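# Sliding a unit needle along a curve in space

## 1. A needle passing over a tower

Fix a height $h\ge 2$ and let
$$f(x)=h\exp\Big(1-\frac1{1-16x^2}\Big)\quad\text{for } |x|<\tfrac14,\qquad f(x)=0\quad\text{for } |x|\ge\tfrac14 .$$
This is a smooth even function with $f(0)=h$, strictly increasing on $[-\frac14,0]$. Its graph $\gamma(x)=(x,f(x),0)$ is the $x$-axis with a thin tower on it. A needle of length $1$ lies on the left part of the axis, with tail at $\gamma(s)$ and head at $\gamma(t)$. We want to bring it to the right part by a continuous motion during which both endpoints stay on the curve. So we must keep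
$$D(s,t)=(t-s)^2+(f(t)-f(s))^2$$
equal to $1$.

Let $t\le\frac14$ and look at tails $s\le-|t|$. Then $f(s)\le f(-|t|)=f(t)$. As $s$ decreases, $t-s$ strictly increases, and $f(t)-f(s)\ge0$ does not decrease; so $D(\cdot,t)$ is strictly decreasing in $s$ on $(-\infty,-|t|]$. At $s=-|t|$ the two heights agree and the distance is $t+|t|\le\frac12<1$; as $s\to-\infty$ the distance tends to infinity. So there is exactly one $S(t)<-|t|$ with $D(S(t),t)=1$. It depends continuously on $t$: for small $\varepsilon>0$, $D(S(t)-\varepsilon,t)>1>D(S(t)+\varepsilon,t)$, and these inequalities survive small changes of $t$.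

For $t\le-\frac14$ both ends are on the ground and $S(t)=t-1$. At $t=0$ the head is on the summit, and the tail has height $h-\sqrt{1-S(0)^2}\ge h-1$. At $t=\frac14$ the head is on the ground to the right of the tower, $S(\frac14)\leq-\frac14$ is on the ground too, and so $S(\frac14)=-\frac34$. From there let $t$ run from $\frac14$ to $\frac34$ with $s=t-1$; both ends stay on the ground, on the two sides of the tower. At the end of this phase $(s,t)=(-\frac14,\frac34)$. The reflection $(s,t)\mapsto(-t,-s)$ preserves $D$, since $f$ is even, and sends $(-\frac34,\frac14)$ to $(-\frac14,\frac34)$. So the mirror image of the first phase, run backward in time, finishes the job.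

During this motion the tail climbs to height at least $h-1\ge 1$ and then has to back down to the ground. This cannot be avoided. In any motion from left to right $s\ne t$ at all times, so we may name the ends so that $s<t$ throughout. Let $\tau_1$ be the first time with $s=0$. Then $t(\tau_1)>0$, so there is a last time $\tau_0<\tau_1$ with $t=0$, and $s<0<t$ on $(\tau_0,\tau_1)$. At $\tau_0$ we have $f(t)-f(s)=h-f(s)>0$, and at $\tau_1$ we have $f(t)-f(s)=f(t)-h<0$. So at some time in between $f(s)=f(t)$, which forces $t-s=1$. If the common height were positive, both $s,t$ would lie in $(-\frac14,\frac14)$ and $t-s<\frac12$. So the height is $0$, and $s\le-\frac14$, $t\ge\frac14$. Between the last visit of the head to the summit and the first visit of the tail, the whole needle must come back to the ground.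

Here a plan exists, though not the greedy one. For a curve that winds and knots in space there is no formula for a plan. Is there always one?

## 2. Slidings of a unit needle

Fix $C>0$ and $n\ge2$. We consider curves $\gamma:\mathbb R\to\mathbb R^n$ that are straight outside $[-C,C]$, in the sense that $\gamma(t)=(t,0,\dots,0)$ for $|t|\ge C$. Such a curve is regular if it is $C^1$ and $\gamma'(t)\ne0$ for all $t$.

**Definition (sliding).** A sliding of a unit needle from the left ray to the right ray is a pair of continuous functions $s,t:[0,1]\to\mathbb R$ with

1. $|\gamma(s(\tau))-\gamma(t(\tau))|=1$ for every $\tau\in[0,1]$ (Euclidean distance);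
2. $s(0),t(0)\le-C$;
3. $s(1),t(1)\ge C$.

The problem, posed in "The Moving Needle Problem", https://conanwu.com/tag/charles-pugh/page/2/, asks whether for every $C>0$ and every smooth embedding $\gamma:\mathbb R\to\mathbb R^3$ with $\gamma'\ne0$ that is straight for $|t|\ge C$ a sliding exists. The answer is yes, and the proof uses only two derivatives of $\gamma$ and does not use injectivity.

**Theorem 1.** Let $\gamma:\mathbb R\to\mathbb R^3$ be $C^2$ with $\gamma'(t)\neq0$ for all $t$ and $\gamma(t)=(t,0,0)$ for $|t|\ge C$. Then a sliding of a unit needle from the left ray to the right ray exists.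

The second theorem is not used for the first. It says what happens in other dimensions and with less smoothness. A map is $C^{1,1}$ if it is $C^1$ and its derivative is locally Lipschitz; for example $x\mapsto x|x|$ is $C^{1,1}$ on $\mathbb R$, with derivative $2|x|$, but not $C^2$.

**Theorem 2.**

* (a) In $\mathbb R^2$ the same conclusion holds if $\gamma$ is only $C^1$ with $\gamma'\ne0$.
* (b) In $\mathbb R^3$, $C^2$ cannot be lowered to $C^{1,1}$: for every $C>0$ there is an embedded regular $C^{1,1}$ curve, straight for $|t|\ge C$, with no sliding.
* (c) For every $n\ge4$ and $C>0$ there is a $C^\infty$ embedded regular curve in $\mathbb R^n$, straight for $|t|\ge C$, with no sliding.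

So dimension three must enter the proof of Theorem 1, and so must the second derivative. It is worth watching for both.

Throughout,
$$F(s,t)=|\gamma(s)-\gamma(t)|^2-1,\qquad Z_\infty=F^{-1}(0)\subset\mathbb R^2 .$$
A sliding is a path in $Z_\infty$ from $\{s,t\le-C\}$ to $\{s,t\ge C\}$. For the straight line $\gamma(t)=(t,0,0)$ we get $F=(t-s)^2-1$, the set $Z_\infty$ is the pair of lines $t=s\pm1$, and each of them carries a sliding. Subscripts on $F$ denote partial derivatives, vertical lines are $\{s=\text{const}\}$, horizontal lines are $\{t=\text{const}\}$. Boxes are closed, nondegenerate, with sides parallel to the axes.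

## 3. Continua, local connectedness and Hausdorff limits

A *continuum* is a nonempty compact connected metric space. It is *nondegenerate* if it has more than one point. The *component* of a point is the largest connected set containing it; components are closed.

A space is *locally connected* if every point has arbitrarily small connected open neighborhoods; equivalently, if components of open sets are open. The standard continuum that fails this is the closed topologist's sine curve
$$\{(x,\sin\tfrac1x):0<x\le1\}\cup(\{0\}\times[-1,1]).$$
A small disk around $(0,0)$ cuts the oscillating part into infinitely many pieces, so the component of $(0,0)$ in the disk is only a vertical segment, which is not a neighborhood of $(0,0)$.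

Convergence of compact sets means convergence in the Hausdorff metric: $K_n\to K$ if for every $\varepsilon>0$ and all large $n$ each of $K_n$, $K$ lies in the $\varepsilon$-neighborhood of the other. For example, the arcs
$$K_n=\{(x,\sin\tfrac1x): |\tfrac1x-\pi n|\le\tfrac\pi6\}\tag{1}$$
converge to the segment $\{0\}\times[-\frac12,\frac12]$. We use the following immediate consequences of $K_n\to K$. Every point of $K$ is a limit of points $q_n\in K_n$; every limit of a subsequence of points $q_n\in K_n$ lies in $K$; $\operatorname{diam}K_n\to\operatorname{diam}K$; and $\pi(K_n)\to\pi(K)$ for a linear map $\pi$.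

The textbook facts we rely on are these.

* (N1) Every sequence of continua in a compact metric space has a subsequence converging to a continuum.
* (N2) In a compact metric space, the component of $x$ is the intersection of all clopen sets containing $x$.
* (N3) A locally connected metric continuum is arcwise connected.
* (PM) Poincaré–Miranda in dimension $2$: if $f,g$ are continuous on a closed rectangle, $f<0$ on the left side and $f>0$ on the right side, $g<0$ on the bottom and $g>0$ on the top, then $f$ and $g$ have a common zero.

**Lemma 1 (boundary bumping).** Let $Y$ be a continuum and $A\subsetneq Y$ closed. Every component $D$ of $A$ meets the boundary $\partial A$ of $A$ in $Y$.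

**Proof.** Suppose $D\cap\partial A=\emptyset$. By (N2) applied in $A$, the set $D$ is the intersection of the relatively clopen subsets of $A$ that contain it. The set $\partial A$ is compact and disjoint from this intersection, so finitely many of these clopen sets already have an intersection $H\supset D$ with $H\cap\partial A=\emptyset$. Then $H$ is closed in $A$, hence in $Y$. Also $H\subset\operatorname{int}A$ and $H$ is relatively open in $A$, so $H$ is open in $Y$. Thus $H$ is a nonempty clopen subset of $Y$, and it is proper since $H\subset A\ne Y$. This contradicts connectedness of $Y$. $\square$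

## 4. A continuum of needle positions joining the two rays

The aim of this section is a compact connected set of needle positions that contains one position on each ray. Here $\gamma$ need only be continuous, and the dimension is arbitrary.

Use the coordinates $u=(s+t)/2$ and $d=t-s$. Let $L=\max_{|t|\le C}|\gamma(t)|$, choose $R\ge C+1$ with $2R-C-L>1$, put $D_0=2(R+C+1)$, and let
$$Q=\{|u|\le R,\ 0\le d\le D_0\}.$$
We determine $F$ on the four sides.

On the bottom, $d=0$, we have $F=-1<0$.

On the top, $d=D_0$, we have $s=u-D_0/2\le-C-1$ and $t=u+D_0/2\ge C+1$. So both points are on the rays, $|\gamma(s)-\gamma(t)|=t-s>1$, and $F>0$.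

On the left side, $u=-R$, we have $s=-2R-t\le t$, and hence $s\le -R<-C$. There are three cases. If $t\le-C$, then $F=d^2-1$. If $|t|\le C$, then $|\gamma(s)|=|s|=2R+t\ge2R-C$, so the distance is at least $2R-C-L>1$. If $t>C$, the distance is $t-s=2R+2t>1$. So the only zero of $F$ on the left side is the point $P_-$ with $(u,d)=(-R,1)$, that is, $(s,t)=(-R-\frac12,-R+\frac12)$; it does satisfy $s,t\le-C$.

On the right side, $u=R$, we have $t=2R-s\ge s$, and hence $t\ge R>C$. If $s\ge C$, then $F=d^2-1$. If $|s|\le C$, then $t\ge2R-C$ and the distance is at least $t-L\ge2R-C-L>1$. If $s<-C$, the distance is $t-s=2R-2s>1$. So the only zero is $P_+$ with $(u,d)=(R,1)$, that is, $(s,t)=(R-\frac12,R+\frac12)$; it satisfies $s,t\ge C$.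

Let $Z=Z_\infty\cap Q$, a compact set.

**Lemma 2.** $P_-$ and $P_+$ lie in the same component $X$ of $Z$.

**Proof.** Otherwise, by (N2), $Z=Z_1\sqcup Z_2$ with $Z_1,Z_2$ compact, $P_-\in Z_1$, $P_+\in Z_2$. Let $Q_l,Q_r$ be the left and right sides of $Q$. Since $Z\cap Q_l=\{P_-\}$ and $Z\cap Q_r=\{P_+\}$, the compact sets $Z_1\cup Q_l$ and $Z_2\cup Q_r$ are disjoint. The continuous function
$$h(q)=\operatorname{dist}(q,Z_1\cup Q_l)-\operatorname{dist}(q,Z_2\cup Q_r)$$
is negative on $Z_1\cup Q_l$ and positive on $Z_2\cup Q_r$. In particular $h<0$ on the left side and $h>0$ on the right side, while $F<0$ on the bottom and $F>0$ on the top. By (PM) there is a point of $Q$ with $F=h=0$. It lies in $Z=Z_1\cup Z_2$, where $h\ne0$, a contradiction. $\square$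

If $X$ is locally connected, (N3) gives a path in $X$ from $P_-$ to $P_+$, and its coordinates $(s(\tau),t(\tau))$ form a sliding. So for the positive results it suffices to prove that the continuum $X$ is locally connected.

## 5. Regular zero sets, and a sine curve as a zero set

Suppose first that the gradient of $F$ vanishes nowhere on $Z$. By the implicit function theorem $Z$ is an arc near each of its points interior to $Q$; it misses the top and the bottom; and near $P_\pm$ we have $F=d^2-1$, so $Z$ is there a piece of the segment $d=1$. Hence $Z$, and with it its component $X$, is locally connected, and a sliding exists.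

For a general $\gamma$ one would like to perturb to this case. Suppose that $\gamma_k\to\gamma$ uniformly, all straight outside $[-C,C]$, and that each $\gamma_k$ has a sliding running from $P_-$ to $P_+$ in $Q$. Now let $k\to\infty$. By (N1) a subsequence of the images of these paths converges to a continuum in $Z$ through $P_-$ and $P_+$. But we already have such a continuum, from Lemma 2; a Hausdorff limit of paths need not contain a path. This is the exact point where perturbation stops.

Smoothness of $F$ by itself does not help. The function
$$G(x,y)=e^{-1/x^2}\big(y-\sin\tfrac1x\big)\ (x\ne0),\qquad G(0,y)=0,$$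
is $C^\infty$, since for $x\neq0$ each of its partial derivatives is $e^{-1/x^2}$ times an expression bounded, for bounded $y$ and $|x|\le1$, by a constant times a power of $1/|x|$. Its zero set is the $y$-axis together with the graph of $\sin\frac1x$. No path in it leads from $x>0$ to $x=0$: just before the first time with $x=0$ the path would run through all small positive values of $x$, so $y$ would take both values $\pm1$ at times arbitrarily close to that first time. So we must use what is special about $F$, namely that it is a squared distance along a curve in $\mathbb R^3$.

## 6. Continua that pile up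

In this section we extract from a failure of local connectedness a configuration like (1), and draw a first consequence.

**Definition (bad configuration).** A pair $((K_n),K)$ is a bad configuration if the $K_n\subset Z_\infty$ are pairwise disjoint continua, all contained in one compact set, converging to a nondegenerate continuum $K$ with $K\cap K_n=\emptyset$ for all $n$.

Since $Z_\infty$ is closed, $K\subset Z_\infty$. If $Z_\infty$ were the zero set of $G$ above, the arcs (1) and the segment $\{0\}\times[-\frac12,\frac12]$ would form a bad configuration.

**Lemma 3.** If $X$ is not locally connected, a bad configuration exists.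

**Proof.** We first claim that there are $p\in X$ and $\varepsilon>0$ such that the component of $p$ in $\{x\in X:|x-p|\le\varepsilon\}$ is not a neighborhood of $p$ in $X$. Suppose there are none. Let $U\subset X$ be open, $D$ a component of $U$, and $x\in D$. For small $\varepsilon$ the component of $x$ in the closed $\varepsilon$-ball of $X$ is a connected subset of $U$ containing $x$, so it lies in $D$; and it is a neighborhood of $x$. Hence $D$ is open. So components of open sets are open, and $X$ is locally connected, contrary to assumption.

Take such $p,\varepsilon$, let $N=\{x\in X:|x-p|\le\varepsilon\}$, and let $C_p$ be the component of $p$ in $N$. Decreasing $\varepsilon$ only shrinks $C_p$, so we may assume $2\varepsilon<\operatorname{diam}X$; then $N\ne X$. Since $C_p$ is not a neighborhood of $p$, there are $p_n\to p$ with $p_n\in N\setminus C_p$. Let $K_n$ be the component of $p_n$ in $N$. No component of $N$ contains infinitely many $p_n$: being closed, it would contain $p$, hence equal $C_p$, which contains no $p_n$. So after passing to a subsequence the $K_n$ are pairwise distinct components, hence pairwise disjoint and disjoint from $C_p$, and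 by (N1) they converge to a continuum $K$. As $p_n\in K_n$, we have $p\in K$.

By Lemma 1, applied with $Y=X$ and $A=N$, each $K_n$ meets $\partial N\subset\{|x-p|=\varepsilon\}$. Hence so does $K$, and $K$ is nondegenerate. Finally $K\subset N$ is connected and contains $p$, so $K\subset C_p$, which is disjoint from every $K_n$. $\square$

The next lemma lets us work in a box as small as we like.

**Lemma 4 (localization).** Let $((K_n),K)$ be a bad configuration, $q\in K$, and $U$ a box centered at $q$ with $\operatorname{diam}U<\operatorname{diam}K$. Then there are continua $C_k\subset K_{n_k}\cap U$, with $n_k$ strictly increasing, that converge to a nondegenerate continuum $\mathcal C$ with $q\in\mathcal C\subset K\cap U$. The $C_k$ are pairwise disjoint and disjoint from $\mathcal C$.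

**Proof.** Take $q_n\in K_n$ with $q_n\to q$. For large $n$ we have $q_n\in\operatorname{int}U$ and $\operatorname{diam}K_n>\operatorname{diam}U$, so $K_n\cap U$ is a proper closed subset of $K_n$. Its boundary in $K_n$ lies in $\partial U$. By Lemma 1 the component of $q_n$ in $K_n\cap U$ meets $\partial U$. By (N1) a subsequence of these components converges to a continuum $\mathcal C$. It contains $q$, meets $\partial U$, and lies in $K\cap U$; since $q\notin\partial U$, it is nondegenerate. Disjointness is inherited from the $K_n$ and $K$. $\square$

We shall use repeatedly the following fact about the sets of Lemma 4. If $\pi$ is a linear projection to a line and $\pi(\mathcal C)=[\alpha,\beta]$ with $\alpha<\beta$, then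
$$\text{each } x\in(\alpha,\beta)\text{ lies in }\pi(C_k)\text{ for all large }k,\tag{2}$$
because the $\pi(C_k)$ are compact intervals converging to $[\alpha,\beta]$, so their endpoints converge to $\alpha$ and $\beta$.

**Lemma 5 (counting on lines).** Let $((K_n),K)$ be a bad configuration and $q\in K$. There cannot exist a direction $v$ and an integer $m$ such that, for every sufficiently small box $U$ centered at $q$, each line parallel to $v$ meets $Z_\infty\cap U$ in at most $m$ points.

**Proof.** Suppose they exist. Localize in such a $U$ by Lemma 4, and let $\pi$ be the projection along $v$. If $\pi(\mathcal C)$ were a point, $\mathcal C\subset Z_\infty\cap U$ would lie on one line parallel to $v$, hence be finite and connected, hence degenerate. So $\pi(\mathcal C)$ is a nondegenerate interval. By (2) some line parallel to $v$ meets $C_k$ for all large $k$. The $C_k$ are pairwise disjoint subsets of $Z_\infty\cap U$, so this line meets $Z_\infty\cap U$ in infinitely many points, a contradiction. $\square$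

## 7. The derivatives of $F$, and two perpendicular unit circles

Let $\gamma$ be $C^2$ in $\mathbb R^3$ and write $e=\gamma(t)-\gamma(s)$. Then $F$ is $C^2$ and
$$F_s=-2e\cdot\gamma'(s),\qquad F_t=2e\cdot\gamma'(t),$$
$$F_{ss}=2|\gamma'(s)|^2-2e\cdot\gamma''(s),\qquad F_{tt}=2|\gamma'(t)|^2+2e\cdot\gamma''(t),\qquad F_{st}=-2\gamma'(s)\cdot\gamma'(t).\tag{3}$$
The last function is a product of a function of $s$ and a function of $t$ in each coordinate, so it can be differentiated once more in each variable although $\gamma$ is only $C^2$:
$$F_{sst}=-2\gamma''(s)\cdot\gamma'(t),\qquad F_{stt}=-2\gamma'(s)\cdot\gamma''(t),\qquad F_{sstt}=-2\gamma''(s)\cdot\gamma''(t).\tag{4}$$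
All of these are continuous, and by inspection $\partial_tF_{ss}=\partial_sF_{st}=F_{sst}$, $\partial_tF_{st}=F_{stt}$, and $\partial_tF_{sst}=\partial_sF_{stt}=F_{sstt}$. The pure derivatives $F_{sss}$ and $F_{ttt}$, on the other hand, need not exist.

An example shows how far degeneracy can go. Take two unit circles in perpendicular planes, each through the center of the other, and suppose that $\gamma$ follows them on two separate parameter intervals, with a separate local parameter on each:
$$\gamma(s)=(\sin s,0,1-\cos s),\qquad \gamma(t)=(0,\sin t,\cos t).$$
Then
$$F=\sin^2s+\sin^2t+(1-\cos s-\cos t)^2-1=2(1-\cos s)(1-\cos t).$$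
At the origin all of $F_s,F_t,F_{ss},F_{tt},F_{st},F_{sst},F_{stt}$ vanish. Near the origin the zero set is the cross $\{st=0\}$, which is locally connected. The first derivative in the list that does not vanish is $F_{sstt}(0,0)=2$. The proof will show that this is forced: where $F$ is as degenerate as a bad configuration requires, the geometry of $\mathbb R^3$ makes $F_{sstt}$ positive.

## 8. Rolle's theorem, and the case of $C^4$ curves

From here to the end of Section 10, $\gamma$ is as in Theorem 1. Suppose that $X$ is not locally connected, and let $((K_n),K)$ be a bad configuration (Lemma 3).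

**Step A.** We show that $F_s=F_t=F_{ss}=F_{tt}=F_{st}=0$ on $K$.

Let $q\in K$. If $F_t(q)\ne0$ or $F_{tt}(q)\ne0$, then that derivative is nonzero on every small box at $q$, and by Rolle's theorem each vertical line meets $Z_\infty$ in at most $2$ points of the box. This contradicts Lemma 5. With horizontal lines we get $F_s(q)=F_{ss}(q)=0$ in the same way. If now $F_{st}(q)\ne0$, then the second derivative of $F$ along lines parallel to $(1,1)$, which is $F_{ss}+2F_{st}+F_{tt}$, is nonzero at $q$ and hence near $q$. So each such line meets $Z_\infty$ in at most $2$ points of a small box, again contradicting Lemma 5. This proves Step A.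

Read geometrically, with $T=\gamma'(s)$ and $S=\gamma'(t)$ at a point of $K$, the formulas (3) say that $e\cdot T=e\cdot S=T\cdot S=0$. Also $|e|=1$ and $T,S\ne0$. Therefore
$$e,\ T,\ S\ \text{ form an orthogonal basis of }\mathbb R^3,\ |e|=1,\quad e\cdot\gamma''(s)=|T|^2,\quad e\cdot\gamma''(t)=-|S|^2.\tag{5}$$
(For a $C^2$ curve in the plane we would be done here: $\mathbb R^2$ does not contain three nonzero mutually orthogonal vectors.)

Suppose for a moment that $\gamma$ is $C^4$, so that $F$ is $C^4$. Then Rolle's theorem finishes the proof. Let $q\in K$. If some third partial derivative of $F$ were nonzero at $q$, then the cubic form $v\mapsto\partial_v^3F(q)$ would be nonzero, so $\partial_v^3F\neq0$ near $q$ for some direction $v$, and lines parallel to $v$ would meet $Z_\infty$ in at most $3$ points of a small box, contradicting Lemma 5. So all third derivatives vanish at $q$; in particular $F_{sst}=F_{stt}=0$, that is, $\gamma''(s)\cdot S=0=\gamma''(t)\cdot T$. Expanding in the basis (5),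
$$\gamma''(s)=|T|^2e+cT,\qquad\gamma''(t)=-|S|^2e+c'S$$
for some reals $c,c'$, whence
$$F_{sstt}(q)=-2\gamma''(s)\cdot\gamma''(t)=2|T|^2|S|^2>0 .$$
So the quartic form $v\mapsto\partial_v^4F(q)$ is nonzero, some $\partial_v^4F$ is nonzero near $q$, and lines parallel to $v$ meet $Z_\infty$ in at most $4$ points of a small box. This contradicts Lemma 5 and proves Theorem 1 for $C^4$ curves, in particular for the smooth curves of the problem.

For a curve that is only $C^2$ this argument stops right after Step A: the third derivative of $F$ along a line involves $F_{sss}$ or $F_{ttt}$, except that along a horizontal or vertical line it is itself one of these two. There is then no third derivative to which Rolle's theorem could be applied. What remains are the mixed derivatives (4). They will be used as follows. Since they control how $F_{st}$ and $F_t$ change when we move away from $K$ along a horizontal line, and since $F_{st}=F_t=F=0$ on $K$ itself, we can integrate outward from $K$ and learn the sign of $F_t$, and then of $F$, on a whole rectangle around a piece of $K$. The nearby continua $C_k$ must enter that rectangle, and they will find no zeros there.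

## 9. Class $C^2$: the third-order mixed derivatives vanish on $K$

**Step B.** We show that $F_{sst}=F_{stt}=0$ on $K$.

It suffices to show $F_{sst}=0$ on $K$ for every bad configuration. Indeed, let $\sigma(s,t)=(t,s)$. Since $F\circ\sigma=F$, the pair $((\sigma K_n),\sigma K)$ is again a bad configuration, and $F_{stt}(q)=F_{sst}(\sigma q)$ by (4).

Suppose $F_{sst}(q)\ne0$ for some $q\in K$. Replacing $F$ by $-F$ if necessary, which changes neither $Z_\infty$ nor the conclusion of Step A, we may assume that $F_{sst}>0$ on a small box $U=I\times J$ centered at $q$ with $\operatorname{diam}U<\operatorname{diam}K$. Localize by Lemma 4: $C_k\to\mathcal C\subset K\cap U$.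

**Step B1.** We show that $\mathcal C$ is a graph over the $t$-axis. For each $t\in J$ the function $F_{st}(\cdot,t)$ is strictly increasing on $I$, since $\partial_sF_{st}=F_{sst}>0$. By Step A, $F_{st}=0$ on $\mathcal C$. So $\mathcal C$ meets each horizontal line in at most one point. Since $\mathcal C$ is nondegenerate, its $t$-projection is an interval $[t_-,t_+]$ with $t_-<t_+$, and
$$\mathcal C=\{(\psi(t),t):t\in[t_-,t_+]\},$$
where $\psi$ is continuous because its graph is compact.

**Step B2.** We show that $\psi$ is not constant. If $\psi\equiv s_0$, then $F_{ss}(s_0,t)=0$ for all $t\in[t_-,t_+]$ by Step A. Differentiating in $t$ gives $F_{sst}(s_0,t)=0$, contradicting $F_{sst}>0$ on $U$. So the $s$-projection of $\mathcal C$ is an interval $[\alpha,\beta]$ with $\alpha<\beta$.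

**Step B3.** We find the sign of $F_t$ around $\mathcal C$. Let $t\in[t_-,t_+]$ and $s\in I$. Since $F_t=0$ on $\mathcal C$,
$$F_t(s,t)=\int_{\psi(t)}^{s}F_{st}(x,t)\,dx .$$
By Step B1 the integrand has the sign of $x-\psi(t)$. So the integral is positive for $s>\psi(t)$, and also for $s<\psi(t)$, where we integrate a negative function backward. Thus $F_t\ge0$ on $I\times[t_-,t_+]$, with equality exactly on $\mathcal C$.

**Step B4.** We derive the contradiction. Choose $\bar s\in(\alpha,\beta)$ different from $\psi(t_-)$ and $\psi(t_+)$. By (2), for large $k$ there are points $(\bar s,\tau_k)\in C_k$. Pass to a subsequence with $\tau_k\to\bar t$. Then $(\bar s,\bar t)\in\mathcal C$, so $\psi(\bar t)=\bar s$, and by the choice of $\bar s$ we have $\bar t\in(t_-,t_+)$. Hence $\tau_k\in(t_-,t_+)$ for large $k$, and $\tau_k\ne\bar t$ because $C_k\cap\mathcal C=\emptyset$. Now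
$$F(\bar s,\tau_k)=0=F(\bar s,\bar t),$$
while $F_t(\bar s,\cdot)\ge0$ between $\tau_k$ and $\bar t$. So $F(\bar s,\cdot)$ is monotone with equal end values, hence constant there, and $F_t(\bar s,\cdot)=0$ on the closed interval between $\tau_k$ and $\bar t$. By Step B3, $(\bar s,\tau_k)\in\mathcal C$, which contradicts $C_k\cap\mathcal C=\emptyset$. This proves Step B.

## 10. The fourth-order mixed derivative isolates a piece of $K$

**Step C1.** We show that $F_{sstt}>0$ on $K$. Let $q\in K$. By Step B and (4), $\gamma''(s)\cdot S=0=\gamma''(t)\cdot T$. Expanding in the orthogonal basis $e,T,S$ and using (5), we find reals $c,c'$ with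
$$\gamma''(s)=|T|^2e+cT,\qquad\gamma''(t)=-|S|^2e+c'S,\qquad F_{sstt}(q)=-2\gamma''(s)\cdot\gamma''(t)=2|T|^2|S|^2>0 .$$
This is where dimension three is used: there is no fourth direction in which $\gamma''(s)$ and $\gamma''(t)$ could have further components. In $\mathbb R^4$ the conclusion can fail. On the circles $\gamma(s)=\frac1{\sqrt2}(\cos s,\sin s,0,0)$ and $\gamma(t)=\frac1{\sqrt2}(0,0,\cos t,\sin t)$ the distance is constantly $1$, so $F\equiv0$, and indeed $\gamma''(s)\cdot\gamma''(t)=0$.

Fix $q\in K$, take a small box $U=I\times J$ centered at $q$ with $F_{sstt}>0$ on $U$ and $\operatorname{diam}U<\operatorname{diam}K$, and localize: $C_k\to\mathcal C\subset K\cap U$.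

**Step C2.** We show that $\mathcal C$ is a strictly monotone graph. By Step B, $F_{sst}=F_{stt}=0$ on $\mathcal C$. Since $\partial_tF_{sst}=F_{sstt}>0$, each $F_{sst}(s,\cdot)$ is strictly increasing in $t$, so $\mathcal C$ meets every vertical line in at most one point. Since $\partial_sF_{stt}=F_{sstt}>0$, each $F_{stt}(\cdot,t)$ is strictly increasing in $s$, so $\mathcal C$ meets every horizontal line in at most one point. As $\mathcal C$ is a nondegenerate continuum, it is the graph of a continuous injective, hence strictly monotone, function $\varphi$ from some $[\alpha,\beta]$, $\alpha<\beta$, onto some $[t_-,t_+]$. Let $\psi=\varphi^{-1}$ and $\mathcal R=[\alpha,\beta]\times[t_-,t_+]\subset U$.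

**Step C3.** We show that $Z_\infty\cap\mathcal R=\mathcal C$. On $\mathcal R$ the function $F_{sst}(s,t)$ has the sign of $t-\varphi(s)$, because it is strictly increasing in $t$ and vanishes at $t=\varphi(s)$. On $\mathcal C$ we have $F_{st}=F_t=F=0$ by Step A. Fix $t\in[t_-,t_+]$. We integrate twice in $s$, starting from $\psi(t)$:
$$F_{st}(s,t)=\int_{\psi(t)}^{s}F_{sst}(x,t)\,dx,\qquad F_t(s,t)=\int_{\psi(t)}^{s}F_{st}(x,t)\,dx .$$

Suppose $\varphi$ is increasing. If $s<\psi(t)$ then $\varphi(s)<t$, so $F_{sst}(\cdot,t)$ is positive to the left of $\psi(t)$ and, likewise, negative to the right. So $F_{st}(s,t)<0$ for all $s\ne\psi(t)$. Hence $F_t(s,t)$ is positive for $s<\psi(t)$, i.e. for $t>\varphi(s)$, and negative for $s>\psi(t)$, i.e. for $t<\varphi(s)$.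

Suppose $\varphi$ is decreasing. If $s<\psi(t)$ then $\varphi(s)>t$, so $F_{sst}(\cdot,t)$ is negative to the left of $\psi(t)$ and positive to the right. So $F_{st}(s,t)>0$ for all $s\ne\psi(t)$. Hence $F_t(s,t)$ is positive for $s>\psi(t)$, i.e. for $t>\varphi(s)$, and negative for $s<\psi(t)$, i.e. for $t<\varphi(s)$.

In both cases, for each $s\in[\alpha,\beta]$, the function $F(s,\cdot)$ is strictly decreasing on $[t_-,\varphi(s)]$ and strictly increasing on $[\varphi(s),t_+]$, with value $0$ at $\varphi(s)$. So $F>0$ on $\mathcal R\setminus\mathcal C$, which is the claim.

**Step C4.** We derive the contradiction. Let $\bar s\in(\alpha,\beta)$. By (2) there are $(\bar s,\tau_k)\in C_k$ for large $k$. Every limit point of this sequence lies in $\mathcal C$, which meets $\{s=\bar s\}$ only at height $\varphi(\bar s)$; so $\tau_k\to\varphi(\bar s)$. Since $\bar s$ is interior and $\varphi$ is strictly monotone, $\varphi(\bar s)\in(t_-,t_+)$. So for large $k$ we have $(\bar s,\tau_k)\in Z_\infty\cap\mathcal R=\mathcal C$, contradicting $C_k\cap\mathcal C=\emptyset$.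

So no bad configuration exists, $X$ is locally connected by Lemma 3, and by Section 4 a sliding exists. This proves Theorem 1. In particular, for every $C>0$ and every smooth $\gamma$ as in the problem, a sliding exists. $\blacksquare$

## 11. $C^1$ curves in the plane

We prove Theorem 2(a). Sections 4 and 6 used only continuity of $\gamma$, in any dimension. Now $F$ is $C^1$, with $F_s=-2e\cdot\gamma'(s)$ and $F_t=2e\cdot\gamma'(t)$, and $F_{st}=-2\gamma'(s)\cdot\gamma'(t)$ is continuous and equals both $\partial_tF_s$ and $\partial_sF_t$. Suppose that $X$ is not locally connected, and let $((K_n),K)$ be a bad configuration.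

**Step 1.** We show that $F_s=F_t=0$ and $F_{st}\ne0$ on $K$. If $F_t(q)\ne0$ at some $q\in K$, then vertical lines meet $Z_\infty$ in at most one point of a small box at $q$, contradicting Lemma 5; likewise for $F_s$ with horizontal lines. So at points of $K$ both $\gamma'(s)$ and $\gamma'(t)$ are orthogonal to $e\ne0$ in $\mathbb R^2$. They are nonzero and hence parallel, so $F_{st}\ne0$.

**Step 2.** We show that a piece of $K$ is isolated in $Z_\infty$ within a rectangle. Fix $q\in K$. Replacing $F$ by $-F$ if needed, $F_{st}>0$ on a small box $U$ centered at $q$ with $\operatorname{diam}U<\operatorname{diam}K$. Localize: $C_k\to\mathcal C$. The functions $F_s(s,\cdot)$ and $F_t(\cdot,t)$ are strictly increasing and vanish on $\mathcal C$. So $\mathcal C$ meets every vertical and every horizontal line in at most one point, and it is the graph of a continuous strictly monotone $\varphi$ from some $[\alpha,\beta]$, $\alpha<\beta$, onto some $[t_-,t_+]$. Let $\psi=\varphi^{-1}$ and $\mathcal R=[\alpha,\beta]\times[t_-,t_+]$. On $\mathcal R$, $F_s$ has the sign of $t-\varphi(s)$. If $\varphi$ is increasing, then for fixed $t$ this is positive for $s<\psi(t)$ and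 negative for $s>\psi(t)$, so $F(\cdot,t)$ has a strict maximum at $\psi(t)$, with value $0$. If $\varphi$ is decreasing, the signs are reversed and $F(\cdot,t)$ has a strict minimum $0$ there. In both cases $Z_\infty\cap\mathcal R=\mathcal C$.

**Step 3.** We conclude. Let $\bar s\in(\alpha,\beta)$. By (2) there are $(\bar s,\tau_k)\in C_k$ for large $k$; all limit points lie in $\mathcal C\cap\{s=\bar s\}$, so $\tau_k\to\varphi(\bar s)\in(t_-,t_+)$. For large $k$, $(\bar s,\tau_k)\in Z_\infty\cap\mathcal R=\mathcal C$, contradicting $C_k\cap\mathcal C=\emptyset$. Hence $X$ is locally connected and a sliding exists. $\blacksquare$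

## 12. An obstruction: a head position from which the tail cannot decide

For the negative results we build the sine-curve behavior of Section 5 into a curve. When the head sits at a point $p$, the tail may be anywhere on an arc of the unit sphere about $p$. As the head moves on past $p$, the tail is required to be alternately before the arc and after it, infinitely often.

**Lemma 6 (obstruction).** Let $\gamma:\mathbb R\to\mathbb R^n$ be continuous and straight for $|t|\ge C$, let $p=\gamma(t_0)$ with $|t_0|<C$, and let $a<b<t_0$ be such that

1. $|\gamma(s)-p|>1$ for $s<a$, $=1$ for $s\in[a,b]$, and $<1$ for $s\in(b,t_0)$;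
2. there are $\eta>0$ and $t_n\downarrow t_0$, $t_n'\downarrow t_0$ with $|\gamma(s)-\gamma(t_n)|<1$ for all $s\in[a,b+\eta]$, and $|\gamma(s)-\gamma(t_n')|>1$ for all $s\in[a-\eta,b]$.

Then no sliding exists.

**Proof.** In a sliding $s\ne t$ always, so after exchanging names we may assume $s(\tau)<t(\tau)$ for all $\tau$. Since $t(0)\le-C<t_0<C\le t(1)$, there is a last time $\tau^*$ with $t(\tau^*)=t_0$, and $t(\tau)>t_0$ for $\tau>\tau^*$. Put $s^*=s(\tau^*)$. Then $s^*<t_0$ and $|\gamma(s^*)-p|=1$, so $s^*\in[a,b]$ by condition 1.

For large $n$ let $\tau_n,\tau_n'$ be the first times after $\tau^*$ with $t(\tau_n)=t_n$ and $t(\tau_n')=t_n'$. For each small $\delta>0$ we have $t(\tau^*+\delta)>t_0$, so for large $n$ the values $t_n,t_n'$ are taken on $[\tau^*,\tau^*+\delta]$ by the intermediate value theorem. Hence $\tau_n,\tau_n'\to\tau^*$, and $s(\tau_n),s(\tau_n')\to s^*$. So for large $n$ both $s(\tau_n)$ and $s(\tau_n')$ lie in $(a-\eta,b+\eta)$. At these times the distance is $1$. By condition 2, $s(\tau_n)\notin[a,b+\eta]$, so $s(\tau_n)<a$; and $s(\tau_n')\notin[a-\eta,b]$, so $s(\tau_n')>b$. Letting $n\to\infty$ we get $s^*\le a$ and $s^*\ge b$, which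 is impossible since $a<b$. $\square$

## 13. Local models in $\mathbb R^3$ and in $\mathbb R^n$, $n\ge4$

Each model consists of a smooth arc $A(\sigma)$, $|\sigma|\le1$, which will carry the tail, an arc $B(t)$, $|t|\le\frac14$, which will carry the head, and the point $p=B(0)$.

**Model (b), in $\mathbb R^3$.** Let $p=0$ and $A(\sigma)=\rho(\sigma)(\cos\sigma,\sin\sigma,0)$ with $\rho$ smooth, $\rho=1$ on $[-\frac12,\frac12]$, $1<\rho\le1.1$ on $[-1,-\frac12)$, and $0.95\le\rho<1$ on $(\frac12,1]$. Let
$$B(t)=(w(t),0,t),\qquad w(t)=t^2\big(1+\sin\log|t|\big),\quad w(0)=0 .$$
For $t\ne0$,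
$$w'(t)=2t(1+\sin\log|t|)+t\cos\log|t|,\qquad w''(t)=2+\sin\log|t|+3\cos\log|t| .$$
So $w'$ is continuous with $w'(0)=0$, and $w''$ is bounded off $0$; hence $w'$ is Lipschitz, and $B$ is $C^{1,1}$. We compute
$$|A(\sigma)-B(t)|^2=(\rho\cos\sigma-w)^2+\rho^2\sin^2\sigma+t^2=\rho^2+t^2+w^2-2\rho w\cos\sigma .$$
At $t_n=e^{\pi/2-2\pi n}$ we have $w=2t^2$. For $\sigma\in[-\frac12,1]$ we have $\rho\le1$ and $\rho\cos\sigma\ge0.95\cos1>\frac12$. So for $0<t=t_n<\frac12$ the squared distance is
$$\rho^2+t^2(1+4t^2-4\rho\cos\sigma)<1+t^2(4t^2-1)<1 .$$
At $t_n'=e^{-\pi/2-2\pi n}$ we have $w=0$. For $\sigma\in[-1,\frac12]$ we have $\rho\ge1$, and the squared distance is $\rho^2+t^2>1$.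

**Model (c), in $\mathbb R^n$ with $n\ge4$ (remaining coordinates zero).** Let $A(\sigma)=\rho(\sigma)(\cos\sigma,\sin\sigma,0,0)$ with $\rho$ smooth, $\rho=\frac1{\sqrt2}$ on $[-\frac12,\frac12]$, $\rho\in(\frac1{\sqrt2},0.8]$ on $[-1,-\frac12)$, and $\rho\in[0.6,\frac1{\sqrt2})$ on $(\frac12,1]$. Let
$$B(t)=r(t)(0,0,\cos t,\sin t),\qquad r(t)=\tfrac1{\sqrt2}+e^{-1/t^2}\sin(1/t),\quad r(0)=\tfrac1{\sqrt2},$$
which is $C^\infty$, with $r>0$ for $|t|\le\frac14$, since $e^{-16}<\frac1{\sqrt2}$. Let $p=B(0)$. The two arcs lie in orthogonal planes, so $|A(\sigma)-B(t)|^2=\rho(\sigma)^2+r(t)^2$. Choose $t_n\downarrow0$ with $r(t_n)<\frac1{\sqrt2}$ and $t_n'\downarrow0$ with $r(t_n')>\frac1{\sqrt2}$. Since $\rho\le\frac1{\sqrt2}$ on $[-\frac12,1]$ and $\rho\ge\frac1{\sqrt2}$ on $[-1,\frac12]$, the squared distance is $<1$ for $t=t_n$, $\sigma\in[-\frac12,1]$, and $>1$ for $t=t_n'$, $\sigma\in[-1,\frac12]$.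

In both models $A$ and $B$ are regular and embedded: $A$, and $B$ in (c), are given in polar coordinates by a positive radius as a function of the angle, and $B$ in (b) is a graph over its third coordinate. They are disjoint: in (b), $|A|\ge0.95$ while $|B|^2=t^2+w^2\le\frac1{16}+\frac4{256}<0.1$; in (c) they lie in complementary coordinate planes and avoid $0$. Moreover,
$$|A(\sigma)-p|\ \text{ is }\ >1,\ =1,\ <1\ \text{ for }\sigma\text{ in }[-1,-\tfrac12),\ [-\tfrac12,\tfrac12],\ (\tfrac12,1]\text{ respectively,}\tag{6}$$
since this distance is $\rho$ in (b) and $\sqrt{\rho^2+\frac12}$ in (c). Finally $|A-p|<2$, and $|B(t)-p|<1$ for $|t|\le\frac14$: in (b) this was just shown, and in (c) $|B(t)-p|\le|r(t)-r(0)|+r(0)|t|<1$.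

## 14. Connecting arcs, and making them injective

To place a model on a global curve we need to join given pieces by arcs inside prescribed open sets and then remove all self-intersections without disturbing the model.

**Lemma 7 (connecting arcs).** Let $n\ge3$, let $W\subset\mathbb R^n$ be open and connected, and let two smooth regular curves be given, one starting at $P\in W$, one ending at $P'\in W$. Then there is a regular $C^\infty$ arc in $W$ from $P$ to $P'$ that follows the first curve for a short while at its start and the second curve for a short while at its end.

**Proof.** First we bend the given curves into straight lines. Let $c$ be the first curve in unit-speed parametrization, $c(0)=P$, and let $g(x)=c(x)-c(0)-xc'(0)$. Then $|g(x)|\le \kappa x^2$ and $|g'(x)|\le2\kappa x$ for small $x\ge0$, with some constant $\kappa$. Let $\lambda$ be a smooth function with values in $[0,1]$, $\lambda=0$ on $(-\infty,\frac13]$, $\lambda=1$ on $[\frac23,\infty)$. For small $\varepsilon>0$ put $\tilde c(x)=c(x)-\lambda(x/\varepsilon)g(x)$ on $[0,\varepsilon]$. Then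
$$\tilde c'(x)=c'(0)+(1-\lambda(x/\varepsilon))g'(x)-\varepsilon^{-1}\lambda'(x/\varepsilon)g(x)=c'(0)+O(\varepsilon),$$
so $\tilde c$ is regular for small $\varepsilon$. It equals $c$ on $[0,\frac\varepsilon3]$ and is a unit-speed straight segment on $[\frac{2\varepsilon}3,\varepsilon]$. The same is done, in reverse, with the second curve. For small $\varepsilon$ everything lies in $W$.

Next we join the two straight segments by a polygonal path in $W$, so that they become its first and last edges. After subdividing we may move the intermediate vertices slightly, one after another, keeping each off finitely many lines, so that no three consecutive vertices are collinear; the four vertices of the first and last edges stay fixed. So no two consecutive edges have opposite directions.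

Finally we round the corners. Let $x_0$ be a vertex with unit incoming direction $u$ and unit outgoing direction $w\ne-u$. Let $\mu:\mathbb R\to[0,1]$ be smooth, $\mu=0$ for $x\le-\frac\varepsilon2$, $\mu=1$ for $x\ge\frac\varepsilon2$, and $\mu(-x)=1-\mu(x)$. On $[-\varepsilon,\varepsilon]$ replace the corner by
$$x\mapsto x_0-\varepsilon u+\int_{-\varepsilon}^{x}\big((1-\mu(y))u+\mu(y)w\big)\,dy .$$
The integrand never vanishes, because $w\ne-u$. Since $\int_{-\varepsilon}^{\varepsilon}\mu=\int_{-\varepsilon}^\varepsilon(1-\mu)=\varepsilon$, the new piece ends at $x_0+\varepsilon w$, and near its two ends it runs along the edges with unit speed. For small $\varepsilon$ it stays in $W$. $\square$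

**Lemma 8 (making arcs injective).** Let $n\ge3$, $W\subset\mathbb R^n$ open, $c:[0,1]\to W$ a regular $C^\infty$ arc, and $M\subset\mathbb R^n$ a countable union of $C^1$-parametrized arcs. Let $\chi:[0,1]\to[0,1]$ be smooth and vanish exactly on $[0,\delta]\cup[1-\delta,1]$, where $0<\delta<\frac12$. Suppose $c$ is injective on $\{\chi=0\}$. Then for almost every sufficiently small $(v_0,v_1)\in\mathbb R^{2n}$ the arc
$$c_v(x)=c(x)+\chi(x)(v_0+xv_1)$$
lies in $W$, is regular and injective, and $c_v(x)\notin M$ whenever $\chi(x)>0$.

**Proof.** For small $v=(v_0,v_1)$ the arc lies in $W$, because $c([0,1])$ is compact and $W$ is open, and it is regular, because $|c'|$ is bounded below and the derivative of the perturbation is small. For the rest we use that a $C^1$ image in $\mathbb R^{2n}$ of a set of dimension $n+2$ is null: on a bounded piece the map is Lipschitz, we cover the piece by at most a constant times $N^{n+2}$ cubes of side $1/N$, and the images have total volume at most a constant times $N^{n+2-2n}$. This tends to $0$ as $N\to\infty$, since $n\ge3$.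

Suppose $\chi(x)>0$ and $c_v(x)=m(y)$, where $m$ is one of the arcs of $M$. Then
$$v_0=\frac{m(y)-c(x)}{\chi(x)}-xv_1$$
is a $C^1$ function of $(x,y,v_1)$. So the set of such $v$ is a countable union of $C^1$ images of sets of dimension $n+2<2n$, hence null.

Suppose now $c_v(x)=c_v(y)$ with $x\ne y$. If $\chi(x)=\chi(y)=0$, this says $c(x)=c(y)$, which is excluded by hypothesis. Otherwise we have
$$c(x)-c(y)+(\chi(x)-\chi(y))v_0+(x\chi(x)-y\chi(y))v_1=0 .$$
The two scalar coefficients are not both zero: from $\chi(x)=\chi(y)$ and $x\chi(x)=y\chi(y)$ we would get $(x-y)\chi(x)=0$, so $\chi(x)=\chi(y)=0$. On the set of $(x,y)$ where the first coefficient is nonzero, $v_0$ is a $C^1$ function of $(x,y,v_1)$; where the second is nonzero, $v_1$ is a $C^1$ function of $(x,y,v_0)$. So the set of such $v$ is again null. $\square$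

## 15. Curves without a sliding

We prove Theorem 2(b) and (c). Translate the model so that $p=(0,10,0,\dots,0)$, and let $\beta$ be the open unit ball about $p$. The $x$-axis has distance $10$ from $p$, so both rays are disjoint from $\overline\beta$, $A$ and $B$.

**Step 1.** We assemble the curve. Form $\gamma$ by concatenating, in this order:

* the left ray;
* a smooth arc in $\mathbb R^n\setminus\overline\beta$ from $(-C,0,\dots,0)$ to $A(-1)$;
* $A$;
* a smooth arc in $\beta$ from $A(1)$ to $B(-\frac14)$;
* $B$;
* a smooth arc in $\mathbb R^n$ from $B(\frac14)$ to $(C,0,\dots,0)$;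
* the right ray.

By (6) and $|B-p|<1$ the endpoints of the first two connecting arcs lie in the sets indicated. The three sets $\mathbb R^n\setminus\overline\beta$, $\beta$, $\mathbb R^n$ are open and connected, so Lemma 7 provides regular $C^\infty$ connecting arcs that begin and end with short smooth prolongations of the adjacent pieces; recall that $B$ is smooth away from $t=0$. Parametrize each connecting arc as $c:[0,1]\to W$ and call $c([0,\delta])$ and $c([1-\delta,1])$ its end pieces. Take $\delta$ so small that the end pieces are contained in these prolongations, and that all end pieces, the rays, $A$ and $B$ are embedded and pairwise disjoint except at the common endpoints of adjacent pieces. This is possible because the rays, $A$ and $B$ are embedded and pairwise disjoint and the six junction points are distinct.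

**Step 2.** We make the curve injective. Treat the three connecting arcs one after another by Lemma 8, with $\chi$ vanishing exactly on $[0,\delta]\cup[1-\delta,1]$, so that the end pieces do not move. As $M$ take the union of the rays, $A$, $B$, all end pieces of all connecting arcs, and the connecting arcs already treated. This is a countable union of $C^1$ arcs. Each perturbed arc stays in its open set $W$ and is injective, and its points with $\chi>0$ avoid $M$. Its points with $\chi=0$ lie in its end pieces. These meet the rays, $A$, $B$ and the other end pieces only at common endpoints of adjacent pieces. They also miss the points with $\chi>0$ of the arcs treated earlier, because those points avoid all end pieces. So the whole curve is injective.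

**Step 3.** We normalize the parameter. The curve is regular, injective and proper, hence embedded. Parametrize it by arc length. At each junction it is, locally, a prolongation of a smooth regular piece, so it is smooth there. So it is $C^\infty$ in case (c). In case (b) it is $C^\infty$ away from $p$; near $p$ the arc length is a $C^1$ function of the parameter of $B$ with positive derivative, and the unit tangent $B'/|B'|$ is Lipschitz in that parameter, hence in arc length. So the curve is $C^{1,1}$. Now reparametrize the part between $(-C,0,\dots,0)$ and $(C,0,\dots,0)$, of length $\ell$ say, by a smooth increasing map of $[-C,C]$ onto an interval of length $\ell$ with derivative $1$ near the ends; such a map is the integral of a positive smooth function that equals $1$ near $\pm C$ and has integral $\ell$. With this parametrization $\gamma(t)=(t,0,\dots,0)$ for $|t|\ge C$.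

**Step 4.** We check the hypotheses of Lemma 6. Except for $|t_0|<C$, they are invariant under increasing reparametrization. Let $a,b$ be the parameters of $A(-\frac12)$ and $A(\frac12)$, let $t_0$ be that of $p$, and choose $\eta>0$ so small that $[a-\eta,b+\eta]$ is contained in the parameter interval of $A$. Then $a<b<t_0$, and $|t_0|<C$ since $p$ is not on the closed rays.

Condition 1 holds. Everything before $A(-\frac12)$, namely the left ray, the first connecting arc and $A([-1,-\frac12))$, is outside $\overline\beta$. The arc $A([-\frac12,\frac12])$ is at distance exactly $1$ from $p$. Everything strictly between $A(\frac12)$ and $p$, namely $A((\frac12,1])$, the second connecting arc and $B([-\frac14,0))$, is inside $\beta$.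

Condition 2 holds. For $s\in[a,b+\eta]$ the point $\gamma(s)$ is some $A(\sigma)$ with $\sigma\in[-\frac12,1]$, and for $s\in[a-\eta,b]$ it is some $A(\sigma)$ with $\sigma\in[-1,\frac12]$. So the inequalities are those checked in Section 13, for the parameters of $\gamma$ that correspond to the points $B(t_n)$ and $B(t_n')$ with $n$ large.

By Lemma 6 there is no sliding. This proves Theorem 2(b) and (c). $\blacksquare$
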